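# The sharp lower bound for minimally Terracini sets in $\mathbb P^n$

Throughout, $\mathbb K$ is an algebraically closed field of characteristic zero and $\mathbb P^n=\mathbb P(V)$ with $\dim V=n+1$. Points are lines in $V$, linear forms are elements of $V^*$, and $R_d=\mathrm{Sym}^dV^*=H^0(\mathcal O_{\mathbb P^n}(d))$ is the space of forms of degree $d$. For each point $p$ we fix a vector $\hat p\in V$ representing it. All linear spans are written $\langle\ \rangle$.

## 1. Double points and dependence

**Definition 1 (double point).** For $p\in\mathbb P^n$, $2p$ is the closed subscheme with ideal sheaf $(\mathcal I_p)^2$. For a finite set $S\subset\mathbb P^n$ put $2S=\bigcup_{p\in S}2p$, a zero-dimensional scheme of degree $(n+1)\#S$.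

*Example.* Take coordinates with $\hat p=e_0$. Write $f\in R_d$ as
$$f=a\,x_0^d+x_0^{d-1}(b_1x_1+\dots+b_nx_n)+(\text{terms of degree}\ge 2\text{ in }x_1,\dots,x_n).$$
The restriction of $f$ to $2p$ remembers exactly $a,b_1,\dots,b_n$. These can be prescribed freely, so $R_d\to H^0(\mathcal O_{2p}(d))$ is onto for every $d\ge1$.

In the same coordinates $df_{\hat p}=d\,a\,x_0+\sum b_ix_i$. Since the characteristic is zero, $f\mapsto df_{\hat p}$ therefore identifies $H^0(\mathcal O_{2p}(d))$ with $V^*$. The form $f$ vanishes on $2p$ if and only if $df_{\hat p}=0$, that is, $f$ is *singular at $p$*. We use Euler's formula $df_{\hat p}(\hat p)=d\,f(\hat p)$ constantly.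

**Definition 2 (independent, dependent, minimally dependent).** Fix $d$. The scheme $2S$ is *independent* if the restriction map $R_d\to H^0(\mathcal O_{2S}(d))=\bigoplus_{p\in S}H^0(\mathcal O_{2p}(d))$ is surjective, and *dependent* otherwise. The set $S$ is *minimally dependent* if $2S$ is dependent and $2S'$ is independent for all $S'\subsetneq S$.

If $2S$ is independent, so is $2S'$ for every $S'\subset S$, because $H^0(\mathcal O_{2S}(d))\to H^0(\mathcal O_{2S'}(d))$ is onto. A single double point is independent by the example above.

By the identification with $V^*$, the restriction map is $f\mapsto(df_{\hat p})_{p\in S}\in\bigoplus_{p\in S}V^*$. It fails to be onto exactly when some nonzero functional on the target kills its image, that is, when there are vectors $w_p\in V$, not all zero, with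
$$\sum_{p\in S}df_{\hat p}(w_p)=0\qquad\text{for all }f\in R_d.\tag{1}$$
If $S$ is minimally dependent, then **all** $w_p$ are nonzero: if $w_p=0$, the remaining vectors give a nontrivial relation for $S\setminus p$.

*Example (two points).* Let $\hat p=e_0$, $\hat q=e_1$. For $d=2$, both $df_{e_0}(e_1)$ and $df_{e_1}(e_0)$ equal the coefficient of $x_0x_1$. So (1) holds with $w_p=e_1$, $w_q=-e_0$, and $\{p,q\}$ is minimally dependent. For $d\ge3$ the coefficients seen by $2p$ belong to $x_0^d,x_0^{d-1}x_i$, those seen by $2q$ to $x_1^d,x_1^{d-1}x_i$. These monomials are all distinct, so $2\{p,q\}$ is independent.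

*Example (points on a line).* Let $S$ consist of $s$ points on the line $L=\{x_2=\dots=x_n=0\}$. Write
$$f=f_0(x_0,x_1)+\sum_{i\ge2}x_if_i(x_0,x_1)+\dots .$$
At $p\in L$ the differential is given by $(df_0)_{\hat p}$ and the numbers $f_i(\hat p)$, $i\ge2$. Binary forms $f_0$ of degree $d$ form a space of dimension $d+1$. Those singular at the $s$ points are the multiples of a form of degree $2s$, so the rank is $\min(2s,d+1)$, and this part is onto iff $2s\le d+1$. The values of binary forms of degree $d-1$ at $s$ points are arbitrary iff $s\le d$, which follows from $2s\le d+1$. Hence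
$$2S\text{ is independent}\iff 2s\le d+1 .$$
So a collinear set is minimally dependent exactly when $s$ is the least integer with $2s\ge d+2$.

A criterion for independence that we use for hand checks:

**Lemma 1.** Suppose that for each $p\in S$ there is a form $G$ of degree $d-1$ which is singular at every point of $S\setminus p$ and has $G(\hat p)\neq0$. Then $2S$ is independent in degree $d$.

*Proof.* Fix $p$ and $G$. For every $\ell\in V^*$ the form $G\ell\in R_d$ is singular on $S\setminus p$, and $d(G\ell)_{\hat p}=G(\hat p)\,\ell+\ell(\hat p)\,dG_{\hat p}$. Suppose this is $0$. Evaluating at $\hat p$ gives $G(\hat p)\ell(\hat p)\bigl(1+(d-1)\bigr)=0$, so $\ell(\hat p)=0$, and then $G(\hat p)\ell=0$, so $\ell=0$. Thus $\ell\mapsto d(G\ell)_{\hat p}$ is an injective, hence bijective, map $V^*\to V^*$, and the image of $R_d$ contains the whole summand belonging to $p$. This holds for all $p$. $\square$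

**Definition 3 (linearly general position).** A set $S$ of at least $n+1$ points of $\mathbb P^n$ is in *linearly general position* if any $n+1$ of its points span $\mathbb P^n$.

*Example.* In $\mathbb P^2$ this means that no three points of $S$ are collinear. A *rational normal curve* of degree $n$ is, up to a linear change of coordinates, the image $C$ of $[s:t]\mapsto[s^n:s^{n-1}t:\dots:t^n]$; for $n=2$ it is a smooth conic. Any set of at least $n+1$ points of $C$ is in linearly general position (Vandermonde). We have $\mathcal O_C(d)\cong\mathcal O_{\mathbb P^1}(nd)$, so $h^0(\mathcal O_C(d))=nd+1$.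

**Definition 4 (Terracini loci).** Let $\nu_d:\mathbb P^n\to\mathbb P^r$, $r=\binom{n+d}n-1$, be the order-$d$ Veronese embedding. For $x\ge1$:

- $\mathcal T_1(n,d;x)$ is the set of all $S\subset\mathbb P^n$ with $\#S=x$, $\langle\nu_d(2S)\rangle\ne\mathbb P^r$ and $\dim\langle\nu_d(2S)\rangle\le x(n+1)-2$;
- $\mathcal T(n,d;x)$ is the set of all $S\in\mathcal T_1(n,d;x)$ with $\langle S\rangle=\mathbb P^n$, so it is empty unless $x\ge n+1$;
- $S\in\mathcal T(n,d;x)$ is *minimally Terracini*, written $S\in\mathcal T(n,d;x)'$, if $\dim\langle\nu_d(2S')\rangle=(n+1)\#S'-1$ for every $S'\subsetneq S$.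

We translate this. Hyperplanes of $\mathbb P^r$ are nonzero forms in $R_d$ up to scalars, and a hyperplane contains $\nu_d(2S)$ iff the form is singular along $S$. Hence $\dim\langle\nu_d(2S)\rangle$ is the rank of $R_d\to H^0(\mathcal O_{2S}(d))$ minus $1$. It equals $(n+1)\#S-1$ iff $2S$ is independent, and the span is not $\mathbb P^r$ iff some nonzero form of degree $d$ is singular along $S$. Therefore
$$S\in\mathcal T(n,d;\#S)'\iff\begin{cases}S\text{ is minimally dependent},\quad \langle S\rangle=\mathbb P^n,\\ \text{some nonzero }f\in R_d\text{ is singular along }S.\end{cases}$$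

*Example (Terracini, not minimal).* Let $n=2$, $d=4$, and let $S$ be three points on a line $L$ and one point off it. The three collinear points are dependent, since $6>d+1=5$, and $L^2M^2$ is singular along $S$ if $M$ is a line through the fourth point. So $S\in\mathcal T(2,4;4)$, but $S\notin\mathcal T(2,4;4)'$.

*Example (minimally Terracini).* Let $n=2$, $d=4$, and let $S$ be five points on a smooth conic $\{q=0\}$. The form $q^2$ is singular along $S$. Since $\dim R_4=15=3\cdot5$, the restriction map is not injective, hence not surjective, and $2S$ is dependent. Any four points of $S$ have no three collinear. For one of them, $p$, let $G$ be the product of the three lines joining the other three points in pairs. It is a cubic singular at those three points with $G(\hat p)\ne0$, so Lemma 1 gives independence. Hence $S\in\mathcal T(2,4;5)'$.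

## 2. The number $\lfloor (nd+1)/2\rfloor$

How few points can a minimally Terracini set have? The paper "Minimal and Primitive Terracini Loci of a Four-Dimensional Projective Space" is the source of the following, for $n\ge2$, $d\ge4$.

**Conjecture 1.** $\mathcal T(n,d;x)'=\varnothing$ for all $x\le\lfloor(nd+1)/2\rfloor$.

For $n=4$ it is known that if $x\le2d$, with $d\ge17$ when $x\le2d-1$ and $d\ge19$ when $x=2d$, then $\mathcal T(4,d;x)'=\varnothing$. Note $\lfloor(4d+1)/2\rfloor=2d$.

**A case by hand: $n=2$, $d=4$.** The bound is $4$, and a spanning set has at least $3$ points. If $x=3$, the points are not collinear. With $M$ the line through two of them, $G=M^3$ satisfies Lemma 1 for the third, so $2S$ is independent. If $x=4$ and no three points are collinear, $2S$ is independent by the last example. If $x=4$ and three points are collinear, a proper subset is dependent. So $\mathcal T(2,4;x)'=\varnothing$ for $x\le4$, while $\mathcal T(2,4;5)'\neq\varnothing$. The fourth example above shows that $\mathcal T(2,4;4)\ne\varnothing$, so minimality cannot be dropped.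

The conjecture is true, and we prove it for all $n\ge2$ and $d\ge2$. The results are these.

**Theorem A.** Let $n\ge1$, $d\ge2$. If $S\subset\mathbb P^n$ is minimally dependent, then $2\,\#S\ge d\cdot\dim\langle S\rangle+2$.

**Corollary (Conjecture 1).** $\mathcal T(n,d;x)'=\varnothing$ for all $x\le\lfloor(nd+1)/2\rfloor$.

*Proof.* An element $S$ is minimally dependent with $\dim\langle S\rangle=n$, so $2x\ge nd+2$ by Theorem A, while $x\le\lfloor(nd+1)/2\rfloor$ means $2x\le nd+1$. $\square$

**Corollary A′.** Let $d\ge2$. If $2\#(S\cap\Lambda)\le kd+1$ for every $k$-dimensional linear subspace $\Lambda$, $1\le k\le n$, then $2S$ is independent.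

*Proof.* If $2S$ is dependent, $S$ contains a minimally dependent $S'$. Put $\Lambda=\langle S'\rangle$, $k=\dim\Lambda$. A single double point is independent, so $k\ge1$. Theorem A gives $2\#(S\cap\Lambda)\ge 2\#S'\ge kd+2$, a contradiction. $\square$

**Theorem B (sharpness).** For $n\ge2$, $d\ge4$, any $x=\lfloor(nd+1)/2\rfloor+1$ points on a rational normal curve of degree $n$ in $\mathbb P^n$ form an element of $\mathcal T(n,d;x)'$. Hence $\min\{x:\mathcal T(n,d;x)'\ne\varnothing\}=\lfloor(nd+1)/2\rfloor+1$ exactly.

**Theorem C (extremal sets in linearly general position).** Let $n\ge2$, $d\ge5$, $nd$ even, $x=nd/2+1$. Let $S$ be $x$ points in linearly general position. Then $S\in\mathcal T(n,d;x)'$ if and only if $S$ lies on a rational normal curve of degree $n$.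

For collinear sets, Theorem A is the line example of Section 1, and there the bound is attained up to parity.

## 3. Isolating one point with products of hyperplanes

The natural first approach to Theorem A: fix $p\in S$ and look for a form $f$, a product of $d$ linear forms, with at least two factors vanishing at every other point of $S$. Then $f$ is singular on $S\setminus p$, and (1) reduces to $df_{\hat p}(w_p)=0$. If we arrange $df_{\hat p}(w_p)\ne0$, we have a contradiction. Two facts make this work in linearly general position.

- **(F1)** A multiset with multiplicities $\le2$ and total $\le ns$, where $s\ge2$, can be distributed into $s$ sets of size $\le n$. Indeed, list it with equal elements adjacent and deal cyclically to $s$ hands. Equal elements go to different hands, and each hand gets at most $n$ elements.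
- **(F2)** Let $S$ be in linearly general position and $p\in S$. Any $\le n$ points of $S\setminus p$ lie on a hyperplane not through $p$, because together with $p$ they are at most $n+1$ linearly independent points.

**Lemma 2.** Let $d\ge3$, and let $S\subset\mathbb P^n$ be in linearly general position with $2\#S\le nd+1$. Then $S$ is not minimally dependent.

*Proof.* Suppose it is, and take (1) with all $w_p\ne0$. Fix $p$. Each point of $S\setminus p$ must be covered twice, for a total of $2(\#S-1)\le nd-1$.

Suppose first that $w_p=c\hat p$ with $c\neq0$. By (F1) and (F2) with $s=d$ there are $d$ hyperplanes avoiding $p$ and covering each point of $S\setminus p$ twice. Let $f$ be their product. By (1), $0=df_{\hat p}(c\hat p)=c\,d\,f(\hat p)\ne0$, a contradiction.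

Suppose now that $w_p\notin\langle\hat p\rangle$. Choose $n$ points of $S\setminus p$. Their images form a basis of $V/\hat p$, and $w_p$ has nonzero image. Drop a basis element at which $w_p$ has nonzero coordinate. This leaves a set $E$ of $n-1$ points, and the coordinate function is a hyperplane $g_1$ through $p$ and $E$ with $g_1(w_p)\ne0$. The remaining total to be covered is at most $nd-1-(n-1)=n(d-1)$. Since $d-1\ge2$, (F1) and (F2) give hyperplanes $g_2,\dots,g_d$ avoiding $p$ that cover it. For $f=g_1\cdots g_d$ we get $df_{\hat p}(w_p)=g_1(w_p)\prod_{i\ge2}g_i(\hat p)\neq0$, a contradiction. $\square$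

**Where this stops.** Without linearly general position, (F2) fails: a hyperplane avoiding $p$ may be unable to hold many points of a subspace through $p$. One would like to say that a minimally dependent $S$ cannot have many points in a proper subspace. But minimality says only that $2(S\cap\Lambda)$ is independent, and this does not bound $\#(S\cap\Lambda)$ by anything like $kd/2$, where $k=\dim\Lambda$.

*Example (two skew planes).* Let $n=5$, $d=7$, and let $\Pi_1,\Pi_2\subset\mathbb P^5$ be disjoint planes. In each plane choose ten points, no three collinear, lying on no plane cubic. (Choose them one at a time, off the lines joining earlier points and off one nonzero cubic through the earlier points. The $10$-dimensional space of cubics then drops to $0$.) Discard one point in each plane. Let $S$ be the $18$ remaining points, nine in each plane. Then $\langle S\rangle=\mathbb P^5$ and $2\#S=36=nd+1$.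

The nine points in one plane are independent in degree $7$. For $p$ among them, some nonzero plane cubic contains the other nine of the original ten points. It does not contain $p$. Extend it to a cubic form $g$ on $\mathbb P^5$ by a linear projection of $V$ onto the linear subspace of that plane, and apply Lemma 1 with $G=g^2$, of degree $6$.

Now let $p\in S\cap\Pi_1$, and suppose the unknown vector $w_p$ lies in the $3$-dimensional subspace of $V$ belonging to $\Pi_1$. Nothing we know forbids this. Let $f$ be a product of seven linear forms with two factors vanishing at each of the eight other points of $S\cap\Pi_1$. This requires $16$ incidences.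

- If no factor vanishes at $p$, each factor meets $\Pi_1$ in a line and contains at most two of the points: at most $14<16$ incidences.
- If exactly one factor $g_1$ vanishes at $p$, we need $g_1(w_p)\ne0$, so $g_1\not\supset\Pi_1$. It meets $\Pi_1$ in a line through $p$, with at most one other point: at most $1+12=13<16$.
- If two factors vanish at $p$, then $df_{\hat p}=0$.

The same happens in $\Pi_2$. So if every $w_p$ lies in the subspace of its own plane, the approach fails at **every** point $p$. Yet $2\#S\le nd+1$, and Theorem A claims that $S$ is not minimally dependent.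

## 4. Isolating a whole subspace

In this example, do not isolate a point: isolate the plane. Let $V=U_1\oplus U_2$ with $\mathbb P(U_j)=\Pi_j$, suppose $S$ is minimally dependent, and collect the terms of (1):
$$\Lambda_j(f)=\sum_{p\in S\cap\Pi_j}df_{\hat p}(w_p),\qquad \Lambda_1+\Lambda_2=0 .$$
Since $S\cap\Pi_1$ is independent and its $w_p$ are nonzero, $\Lambda_1\ne0$. This is where minimality enters: the dense block is used through the nonvanishing of its functional, and the number of its points no longer matters. The functional $\Lambda_2$ kills every form in the square of the ideal of $\Pi_2$, so we want a product of linear forms, two of which vanish on all of $U_2$, at which $\Lambda_1\neq0$.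

The powers $L^d$ span $R_d$ in characteristic zero, so pick $L$ with $\Lambda_1(L^d)\neq0$. Let $L'$ agree with $L$ on $U_1$ and vanish on $U_2$. Then $L'=L+u$ with $u\in\mathrm{ann}(U_1)$, the space of linear forms vanishing on $U_1$. Products of two elements of $\mathrm{ann}(U_1)$ are invisible to $\Lambda_1$. With $\mu(N)=\Lambda_1(L^{d-1}N)$ we get $\Lambda_1(L'^d)=\mu(L)+d\,\mu(u)$.

If $\mu$ vanishes on $\mathrm{ann}(U_1)$, this is $\mu(L)\ne0$, and $f=L'^d$ works. If not, choose $h\in\mathrm{ann}(U_1)$ with $\mu(h)\neq0$. Then $f=hL'^{d-1}$ has $\Lambda_1(f)=\mu(h)\ne0$ and has $d-1\ge2$ factors vanishing on $U_2$. In both cases $0=\Lambda_1(f)+\Lambda_2(f)=\Lambda_1(f)\ne0$. So this $S$ is not minimally dependent.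

In general there are several blocks, and their subspaces need not be in direct sum. Three things must then be found: which subsets to take as blocks, a linear-algebra condition under which enough linear forms exist, and a device that produces the forms. The device is the following theorem.

**Matroids.** A *linear matroid* on a finite set $E$ is given by a map from $E$ to a vector space. A subset is independent if its vectors (indexed by its elements) are linearly independent, and the rank $r(A)$ is the dimension of the span of the vectors of $A$. Two elements with the same vector are never both in an independent set, and an element with vector $0$ is in none. All matroids below are linear.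

**Matroid partition theorem** (Edmonds–Fulkerson, *Transversals and matroid partition*, J. Res. Nat. Bur. Standards 69B (1965); Nash-Williams 1966). If $N_1,\dots,N_d$ are matroids on a finite set $E$ with rank functions $r_i$, then $E$ can be partitioned into $I_1,\dots,I_d$ with $I_i$ independent in $N_i$ if and only if $|A|\le\sum_ir_i(A)$ for all $A\subseteq E$.

*Example.* Let $d=2$ and let $N_1=N_2$ be given by $e_1,e_2,e_1+e_2\in\mathbb K^2$. Single elements have $1\le2$, larger sets have at most $3\le4$, and $\{e_1,e_2\},\{e_1+e_2\}$ is a partition. For three copies of $e_1$, the set $A=E$ has $3>1+1$, and indeed one of two parts would contain two copies. The condition is clearly necessary, since $|A|=\sum|A\cap I_i|\le\sum r_i(A)$; the theorem says it is sufficient.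

## 5. Blocks, general vectors and matroid partition: proof of Theorem A

Let $S$ be minimally dependent, $k=\dim\langle S\rangle$, and suppose for contradiction that $2\#S\le kd+1$.

**Step 1: cutting $S$ into blocks.** *We want blocks dense enough to be treated as whole subspaces, and such that no union of several blocks is again that dense.* For nonempty $A\subseteq S$ put $\sigma(A)=2+d\dim\langle A\rangle$. Consider partitions of $S$ into blocks $A$ with $2\#A\ge\sigma(A)$. The partition into single points is one, since $2\ge2$. If there are at least two blocks $(A_j)_{j\in J}$ with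
$$\sum_{j\in J}\sigma(A_j)\ge d\dim\Bigl\langle\bigcup_{j\in J}A_j\Bigr\rangle+2,$$
merge them. The new block $A=\bigcup_JA_j$ satisfies $2\#A=\sum_J2\#A_j\ge\sum_J\sigma(A_j)\ge\sigma(A)$, so it is allowed. Each merge lowers the number of blocks, so the process ends with $S=A_1\sqcup\dots\sqcup A_m$ such that, writing $k_j=\dim\langle A_j\rangle$,
$$\sum_{j\in J}(2+dk_j)\le d\,\dim\Bigl\langle\bigcup_{j\in J}A_j\Bigr\rangle+1\qquad\text{for all }J\subseteq\{1,\dots,m\},\ |J|\ge2.\tag{2}$$

(In the two-plane example nine points of a plane merge since $18\ge2\cdot7+2=16$. The two resulting blocks do not merge, since $16+16<5\cdot7+2=37$.)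

If $m=1$, then $2\#S\ge kd+2$, which is excluded. So $m\ge2$ and each $A_j$ is a *proper* subset of $S$. Let $U_j\subset V$ be the linear subspace with $\mathbb P(U_j)=\langle A_j\rangle$, so $\dim U_j=k_j+1$ and $\langle\bigcup_JA_j\rangle=\mathbb P(\sum_JU_j)$. By (2) with $J=\{1,2\}$, $(2+dk_1)+(2+dk_2)\le dn+1$, so $dk_1\le dn-3-dk_2$. Hence $k_1<n$ and $U_1\ne V$.

**Step 2: the relation between blocks.** *We replace the relation between points by one between blocks and state what has to be constructed.* Since $2S$ is dependent, (1) holds with all $w_p\ne0$, by minimality. Put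
$$\Lambda_j:R_d\to\mathbb K,\qquad\Lambda_j(f)=\sum_{p\in A_j}df_{\hat p}(w_p),\qquad\text{so that }\sum_{j=1}^m\Lambda_j=0 .$$
Since $A_j$ is a proper subset of $S$, $2A_j$ is independent: the tuples $(df_{\hat p})_{p\in A_j}$ fill out $\bigoplus_{A_j}V^*$. As the $w_p$ are nonzero, $\Lambda_j\ne0$. Moreover $\Lambda_j$ vanishes on forms singular at all points of $A_j$. In particular it vanishes on $(I_{U_j}^2)_d$, where $I_{U_j}$ is the ideal generated by $\mathrm{ann}(U_j)\subset V^*$.

*Goal.* Find a product $f=h_1\cdots h_d$ of linear forms with $f\in I_{U_j}^2$ for all $j\ge2$ and $\Lambda_1(f)\neq0$. Then $0=\sum_j\Lambda_j(f)=\Lambda_1(f)\ne0$, a contradiction.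

**Step 3: evaluating $\Lambda_1$ on products.** *We look for simple conditions on $h_1,\dots,h_d$ that force $\Lambda_1(h_1\cdots h_d)\ne0$.* The powers $L^d$ span $R_d$ (characteristic zero), so choose $L\in V^*$ with $\Lambda_1(L^d)\ne0$. Then $L|_{U_1}\neq0$, since otherwise $L^d\in I_{U_1}^2$, as $d\ge2$. Put
$$K=U_1\cap\ker L,\qquad W=\mathrm{ann}(K)=\mathbb KL\oplus\mathrm{ann}(U_1).$$
Here $K$ has codimension $1$ in $U_1$, so $\dim K=k_1$. The right side lies in $\mathrm{ann}(K)$, and both sides have dimension $n+1-k_1$. Define $\mu:W\to\mathbb K$ by $\mu(N)=\Lambda_1(L^{d-1}N)$, so $\mu(L)\ne0$.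

Let $h_i=c_iL+u_i\in W$ with $u_i\in\mathrm{ann}(U_1)$. Expand the product and drop all terms with two factors in $\mathrm{ann}(U_1)$. Modulo $I_{U_1}^2$ we have
$$h_1\cdots h_d\equiv\Bigl(\prod_ic_i\Bigr)L^{d-1}\Bigl(L+\sum_i\frac{u_i}{c_i}\Bigr)\ \text{ if all }c_i\ne0,\qquad h_1\cdots h_d\equiv\Bigl(\prod_{i\ge2}c_i\Bigr)L^{d-1}u_1\ \text{ if }c_1=0.\tag{3}$$
There are two cases.

*Case (a): $\mu|_{\mathrm{ann}(U_1)}\ne0$.* Since $\mathrm{ann}(U_1)=(V/U_1)^*$, this functional is evaluation at some nonzero $w\in V/U_1$. Let $B\supset U_1$ be the preimage of $\mathbb Kw$ in $V$. If $h_1\in\mathrm{ann}(U_1)$, $h_1|_B\ne0$, and $h_i\in W\setminus\mathrm{ann}(U_1)$ for $i\ge2$, then $\mu(h_1)=h_1(w)\ne0$ and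
$$\Lambda_1(h_1\cdots h_d)=\prod_{i\ge2}c_i\cdot\mu(h_1)\neq0.$$

*Case (b): $\mu|_{\mathrm{ann}(U_1)}=0$.* Let $B\supset U_1$ be any subspace with $\dim B=\dim U_1+1$; one exists since $U_1\ne V$. If all $h_i\in W\setminus\mathrm{ann}(U_1)$, then $\Lambda_1(h_1\cdots h_d)=\prod c_i\cdot\mu(L)\ne0$.

*What we need, in terms of subspaces.* A form in $W\setminus\mathrm{ann}(U_1)$ vanishing on $T_i\subset V$ exists if $T_i\cap U_1=0$ (checked in Step 6). So we look for $T_1,\dots,T_d$ meeting $U_1$ only in $0$, such that each $U_j$, $j\ge2$, is contained in two of them. In case (a), $h_1$ has to vanish on all of $U_1$ and not on $B$, and for that we need $T_1\cap B=0$.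

The plan is to put $k_j$ vectors of a basis of $U_j$ into *every* $T_i$ and the last one into two of them. The cost is $dk_j+2=\sigma(A_j)$, which is the reason for the definition of $\sigma$. (Asking only that each basis vector lie in two of the $T_i$ would not do: different basis vectors of $U_j$ could lie in different pairs.)

**Step 4: general vectors.** *The inequality (2) speaks only about sums of whole $U_j$. We choose basis vectors so general that the critical subspaces are such sums.* Let $E_0=\{(j,a):2\le j\le m,\ 0\le a\le k_j\}$. For $e=(j,a)$ write $U_e=U_j$ and choose $v_e\in U_e$. For $X\subseteq E_0$ write $\langle v_X\rangle=\mathrm{span}\{v_{e'}:e'\in X\}$. For a general choice of $(v_e)\in\prod_eU_e$ the following hold.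

1. For each $j\ge2$ the vectors $v_{j,0},\dots,v_{j,k_j}$ form a basis of $U_j$.
2. For $D\in\{U_1,B\}$, $X\subset E_0$, $e\in E_0\setminus X$: if $v_e\in D+\langle v_X\rangle$, then $U_e\subset D+\langle v_X\rangle$.

Property 1 is a nonempty open condition. For property 2 fix $D,X,e$. On the nonempty open set $O$ of tuples where $\dim(D+\langle v_X\rangle)$ is maximal, both conditions $U_e\subset D+\langle v_X\rangle$ and $v_e\in D+\langle v_X\rangle$ are closed, since they say that adding $U_e$, respectively $v_e$, does not increase this dimension. If the first holds on all of $O$, nothing is needed. Otherwise it fails on a nonempty open set $O'\subset O$. On $O'$ the condition $v_e\notin D+\langle v_X\rangle$ is open, and it is nonempty: as $e\notin X$, we may keep all the other vectors and replace $v_e$ by an element of $U_e$ outside $D+\langle v_X\rangle$. So 2 holds for this triple on a nonempty open set. There are finitely many triples and $\prod_eU_e$ is irreducible, so all these open sets meet. Fix such a choice.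

*Why general vectors are needed.* Take three lines in $\mathbb P^4$, pairwise disjoint and spanning $\mathbb P^4$, and $d\ge5$. Then (2) holds, since $2(2+d)\le3d+1$ and $3(2+d)\le4d+1$. In $V/U_1$, of dimension $3$, the images of $U_2$ and $U_3$ are planes with a common line. If $v_{2,1}$ and $v_{3,1}$ both had image on that line, they could not both lie in one subspace as independent vectors modulo $U_1$, and the plan would fail.

For $X\subseteq E_0$ and $D\in\{U_1,B\}$ put $r_D(X)=\dim(D+\langle v_X\rangle)-\dim D$. Give $(j,a)$ the weight $d$ if $a\ge1$ and the weight $2$ if $a=0$. Let $w(X)$ be the total weight of $X$. All weights are $\le d$, and the elements with a given $j$ have total weight $2+dk_j$.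

**Step 5: the rank inequality.** *We prove the hypothesis of the partition theorem, namely*
$$w(X)\le(d-1)\,r_{U_1}(X)+r_B(X)\qquad\text{for all }X\subseteq E_0.\tag{4}$$

*(i) First, for all $Y\subseteq E_0$,*
$$w(Y)\le d\,r_{U_1}(Y).\tag{5}$$
Use induction on $|Y|$; $Y=\varnothing$ is trivial. If some $e\in Y$ has $v_e\notin U_1+\langle v_{Y\setminus e}\rangle$, then removing $e$ lowers the right side by $d$ and the left side by at most $d$, so (5) for $Y\setminus e$ implies (5) for $Y$. Otherwise, by property 2 with $X=Y\setminus e$, $U_e\subset U_1+\langle v_Y\rangle$ for all $e\in Y$. So $U_1+\langle v_Y\rangle=\sum_{j\in J}U_j$, where $J$ consists of $1$ and the indices $j$ occurring in $Y$, and $|J|\ge2$. With $\kappa=\dim\mathbb P(\sum_JU_j)$ we have $r_{U_1}(Y)=\kappa-k_1$. By (2),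
$$w(Y)\le\sum_{j\in J\setminus\{1\}}(2+dk_j)\le d\kappa+1-(2+dk_1)=d\,r_{U_1}(Y)-1 .\tag{6}$$
Note the spare $1$: it is what pays for the larger subspace $B$.

*(ii) Proof of (4).* Use induction on $|X|$; $X=\varnothing$ is trivial. If some $e\in X$ has $v_e\notin B+\langle v_{X\setminus e}\rangle$, then also $v_e\notin U_1+\langle v_{X\setminus e}\rangle$. Removing $e$ lowers both ranks by $1$, so the right side drops by $d$ and the left side by at most $d$, and induction applies. Otherwise, by property 2, $U_e\subset B+\langle v_X\rangle$ for all $e\in X$. There are two possibilities.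

- $B\subset U_1+\langle v_X\rangle$. Then $U_1+\langle v_X\rangle=B+\langle v_X\rangle\supset U_e$ for all $e\in X$. So $U_1+\langle v_X\rangle=\sum_JU_j$ with $J$ as in (i), and the computation (6) gives $w(X)\le d\,r_{U_1}(X)-1$. Since $\dim B=\dim U_1+1$, here $r_B(X)=r_{U_1}(X)-1$, so the bound is exactly (4).
- $B\not\subset U_1+\langle v_X\rangle$. Then $\dim(B+\langle v_X\rangle)=\dim(U_1+\langle v_X\rangle)+1$, so $r_B(X)=r_{U_1}(X)$, and (4) is (5).

**Step 6: the hyperplanes.** *We apply the partition theorem and read off $h_1,\dots,h_d$.* Let $E$ be obtained from $E_0$ by taking $d$ copies of $(j,a)$ for $a\ge1$ and $2$ copies of $(j,0)$. Let $N_1$ be the linear matroid on $E$ given by the images of the $v_e$ in $V/B$, and let $N_2=\dots=N_d$ be the one given by the images in $V/U_1$. If $A\subseteq E$ has underlying set $X\subseteq E_0$, then by (4)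
$$|A|\le w(X)\le r_B(X)+(d-1)r_{U_1}(X)=\sum_ir_i(A).$$
By the partition theorem $E=I_1\sqcup\dots\sqcup I_d$ with $I_i$ independent in $N_i$. Each $I_i$ contains at most one copy of each element. Hence each $(j,a)$ with $a\ge1$, having $d$ copies, occurs in every $I_i$, and each $(j,0)$ occurs in exactly two of them. Let $T_i=\langle I_i\rangle\subset V$ be the span of the corresponding $v_e$. By property 1,
$$\text{for every }j\ge2\text{ there are two indices }i\text{ with }U_j\subset T_i.$$

Independence modulo $U_1$ gives $T_i\cap U_1=0$ for $i\ge2$. Independence modulo $B$ gives $T_1\cap B=0$, hence also $T_1\cap U_1=0$.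

- For all $i$: $(K+T_i)\cap U_1=K$, because if $y+t\in U_1$ with $y\in K$, $t\in T_i$, then $t\in T_i\cap U_1=0$. As $K\ne U_1$, there is $h_i\in V^*$ vanishing on $K+T_i$ but not on $U_1$, that is, $h_i\in W\setminus\mathrm{ann}(U_1)$.
- Also $(U_1+T_1)\cap B=U_1$, because if $u+t\in B$ with $u\in U_1$, $t\in T_1$, then $t\in T_1\cap B=0$. As $U_1\neq B$, there is a form $h_1'$ vanishing on $U_1+T_1$ but not on $B$.

In case (a) use $h_1',h_2,\dots,h_d$; in case (b) use $h_1,\dots,h_d$. In both cases the $i$-th form vanishes on $T_i$, and by Step 3 the product $f$ has $\Lambda_1(f)\ne0$. For every $j\ge2$ at least two of the forms vanish on $U_j$, so $f\in I_{U_j}^2$. This achieves the goal of Step 2 and gives the contradiction. Theorem A is proved, and with it Conjecture 1. $\blacksquare$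

## 6. Points on a rational normal curve: proof of Theorem B

Let $C$ be a rational normal curve of degree $n$, $S\subset C$, $\#S=x=\lfloor(nd+1)/2\rfloor+1$, so $2x\ge nd+2$. Since $x\ge n+1$, $S$ spans $\mathbb P^n$.

**Step 1: $2S$ is dependent.** *We compare $2S$ with its trace on $C$.* If $R_d\to H^0(\mathcal O_{2S}(d))$ were surjective, then so would be $R_d\to H^0(\mathcal O_{2S\cap C}(d))$. As $C$ is a smooth curve, $2S\cap C$ is a divisor of degree $2x$ on $C$, so the target has dimension $2x$. But this map factors through $H^0(\mathcal O_C(d))$, of dimension $nd+1<2x$, a contradiction.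

**Step 2: the span is proper.** *We exhibit a form singular along $S$.* There is a nonzero quadratic form $q$ vanishing on $C$: for $n=2$ the equation of $C$, for $n\ge3$ any quadric containing $C$, for instance $x_0x_2-x_1^2$ in the coordinates of Section 1. Then $q^2\ell$ with $0\ne\ell\in R_{d-4}$ is a nonzero form of degree $d$ singular along $C$. So $\langle\nu_d(2S)\rangle\neq\mathbb P^r$. This uses $d\ge4$.

**Step 3: minimality.** *Here Theorem A is applied to subsets.* Suppose $S'\subsetneq S$ and $2S'$ is dependent. Take a minimally dependent $S''\subseteq S'$ and let $k=\dim\langle S''\rangle$.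

If $k=n$, Theorem A gives $2\#S''\ge nd+2$, but $2\#S''\le2(x-1)\le nd+1$. If $k<n$, then $\#S''=k+1$, because any $n+1$ points of $C$ span $\mathbb P^n$ and fewer are linearly independent. Theorem A gives $2k+2\ge kd+2$, so $k(d-2)\le0$ and $k=0$. But a single double point is independent. Both cases are contradictions.

So $S\in\mathcal T(n,d;x)'$. Together with the Corollary this gives the stated minimum. $\blacksquare$

## 7. Extremal sets in linearly general position: proof of Theorem C

Since $nd$ is even, $\lfloor(nd+1)/2\rfloor+1=nd/2+1$, so "if" is Theorem B. Now let $S\in\mathcal T(n,d;x)'$ be in linearly general position, with $2x=nd+2$ and $d\ge5$. Take (1) with all $w_p\ne0$. The methods of Lemma 2 return, with one hyperplane pair replaced by a quadric.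

**Step 1: $w_p\notin\langle\hat p\rangle$ for every $p\in S$.** *We need derivatives in a genuine tangent direction.* The set $S\setminus p$ has $nd/2$ points. Covering each twice has total $nd$, so by (F1) with $s=d$ and (F2) there are $d$ hyperplanes avoiding $p$ that do it. Let $f$ be their product. If $w_p=c\hat p$ with $c\ne0$, then (1) becomes $c\,d\,f(\hat p)=0$, a contradiction.

**Step 2: a quadric $Q$ containing $2n+1$ distinct points $T'\subset S$ contains $S$.** *This will bound the conditions that $S$ imposes on quadrics.* Note $x\ge\frac52n+1\ge2n+2$, so there are such sets $T'$. Let $q\in S\setminus T'$ and $Y=S\setminus q$. The images in $V/\hat q$ of any $n$ points of $Y$ form a basis, and $w_q$ has nonzero image by Step 1. Dropping a basis element at which $w_q$ has nonzero coordinate, we get $E\subset Y$, $\#E=n-1$, and a hyperplane $g_1$ through $q$ and $E$ with $g_1(w_q)\ne0$.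

Give the points of $T'$ weight $1$ and those of $Y\setminus T'$ weight $2$. The total is
$$2(x-1)-(2n+1)=nd-2n-1=n(d-2)-1 .$$
After lowering the weight by $1$ on the points of $E$, the total is $n(d-2)-1-(n-1)=n(d-3)$. Since $d-3\ge2$, (F1) and (F2) give $d-3$ hyperplanes $g_2,\dots,g_{d-2}$ avoiding $q$ that cover the remaining weights.

Put $f=Q\,g_1\cdots g_{d-2}\in R_d$. At a point of $T'$ both $Q$ and at least one $g_i$ vanish; at a point of $Y\setminus T'$ at least two $g_i$ vanish. So $f$ is singular on $Y$, and (1) gives, using $g_1(\hat q)=0$,
$$0=df_{\hat q}(w_q)=Q(\hat q)\,g_1(w_q)\prod_{i\ge2}g_i(\hat q).$$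
The last two factors are nonzero, so $Q(q)=0$. As $q\in S\setminus T'$ was arbitrary, $Q\supset S$.

**Step 3: conclusion.** *We turn Step 2 into a rational normal curve.* The number of conditions that a set imposes on quadrics is the codimension in $R_2$ of the quadrics containing it. (For example, points on a rational normal curve $C$ impose at most $h^0(\mathcal O_C(2))=2n+1$ conditions.) By Step 2 the quadrics through $T'$ are exactly the quadrics through $S$, so $S$ imposes at most $2n+1$ conditions.

If $n=2$: there is a conic through $5$ points of $S$, and by Step 2 it contains $S$. It is smooth: a singular conic is contained in a union of two lines, one of which would contain at least three of the five points, but no three points of $S$ are collinear.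

If $n\ge3$: we have $x\ge2n+3$, that is, $n(d-4)\ge4$. This holds for $d\ge6$ since $n(d-4)\ge6$, and for $d=5$ because then $n$ is even, so $n\ge4$. Castelnuovo's lemma (Griffiths–Harris, *Principles of Algebraic Geometry*, p. 531; Arbarello–Cornalba–Griffiths–Harris, *Geometry of Algebraic Curves I*, Ch. III §2) states: at least $2n+3$ points of $\mathbb P^n$ in linearly general position imposing at most $2n+1$ conditions on quadrics lie on a rational normal curve. It applies to $S$. $\blacksquare$

## 8. Points on two lines: position matters in Theorem C

Linearly general position cannot be dropped in Theorem C. Let $n=2$, $d\ge5$ odd, and let $S$ consist of $(d+1)/2$ points on each of two lines $L_1\ne L_2$, away from $L_1\cap L_2$. Then $x=d+1=nd/2+1$, and $S$ spans $\mathbb P^2$.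

- $2S$ is dependent. Each point lies on exactly one of the lines, so $2S\cap(L_1\cup L_2)$ has degree $2(d+1)=2d+2$. This exceeds $h^0(\mathcal O_{L_1\cup L_2}(d))=2(d+1)-1=2d+1$. The argument of Step 1 in Section 6 applies with $L_1\cup L_2$ in place of $C$.
- Proper subsets $S'$ are independent by Corollary A′. For $k=1$: $L_1$ and $L_2$ contain at most $(d+1)/2$ points, giving $2\#(S'\cap\Lambda)\le d+1$; other lines contain at most $2$ points, and $4\le d+1$. For $k=2$: $2\#S'\le2d\le2d+1$.
- $L_1^2L_2^2\,\ell$ with $0\neq\ell\in R_{d-4}$ is a nonzero form of degree $d$ singular along $S$.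

So $S\in\mathcal T(2,d;d+1)'$. But $S$ lies on no smooth conic, since at least three of its points are collinear.
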